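# The sharp constant in $\int_{-R}^{R}f\le C(R)\int_{-1}^{1}f$ for non-negative positive definite functions

## Three formulas for $C(R)$

A function $f\colon\mathbb R\to\mathbb R$ is positive definite if for all $N$ and all $x_1,\dots,x_N\in\mathbb R$ the matrix $(f(x_i-x_j))_{i,j=1}^N$ is positive semidefinite. For $R\ge1$ let $C(R)$ be the smallest positive constant such that
$$\int_{-R}^{R}f(x)\,dx\le C(R)\int_{-1}^{1}f(x)\,dx \tag{1}$$
holds for every continuous, non-negative, positive definite $f\colon\mathbb R\to\mathbb R$. Trivially $C(1)=1$. The results of this lecture give $C(R)$ for all other $R$.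

**Theorem 1 (integers).** $C(R)=2R+1$ for $R=2,3,4,\dots$

**Theorem 2 (rational $R>1$).** Let $R=p/d>1$ in lowest terms, $k=p+d$ (so $\gcd(k,d)=1$ and $k>2d$), $n_s=\lceil sk/d\rceil$, and
$$Q(\theta)=\prod_{s=1}^{d-1}\frac{\cos\theta-\cos(2\pi n_s/k)}{1-\cos(2\pi n_s/k)}=\sum_{|l|<d}q_le^{il\theta}\qquad(Q\equiv1\text{ if }d=1).$$
Then
$$C(R)=2k\,q_0-1=\frac{2k}{d}\sum_{n=0}^{d-1}Q\Big(\frac{2\pi n}{d}\Big)-1 .$$
Equivalently, with $ad\equiv1\pmod k$ and $D_j=\prod_{r=1}^{j}\frac{\sin(\pi(ar-2)/k)}{\sin(\pi ar/k)}$,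
$$C(R)=2k\,\frac{\sum_{j=0}^{d-1}D_j}{\sum_{j=0}^{d-1}(2d-1-2j)D_j}-1 .$$

For $d=1$ this is Theorem 1. For $d=2$ it reads $C(k/2-1)=\frac{2k\cos(\pi/k)}{1+\cos(\pi/k)}-1$, $k=5,7,\dots$; for example $C(3/2)=2\sqrt5-1$.

**Theorem 3 (all real $R>1$).** Put $L=R+1$ and
$$S_L(y)=\prod_{m\ge1}\Big(1-\frac{y^2}{\lfloor mL\rfloor^2}\Big)\Big(1-\frac{y^2}{\lceil mL\rceil^2}\Big).$$
Then
$$C(R)=2\sum_{n\in\mathbb Z}S_L(n)-1=1+4\sum_{n\ge1}\prod_{m\ge1}\Big(1-\frac{n^2}{\lfloor mL\rfloor^2}\Big)\Big(1-\frac{n^2}{\lceil mL\rceil^2}\Big),$$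
and all terms are $\ge0$. Moreover $C$ is continuous and strictly increasing on $(1,\infty)$, $C(1+)=3$ (while $C(1)=1$), and $2\lfloor R\rfloor+1<C(R)<2R+1$ for every non-integer $R>1$.

## The shape of $C$ and some first values

Inequality (1) compares the mass of $f$ on a long interval with its mass on $[-1,1]$; for $R=2$ it is known as the doubling condition at zero. A positive definite function is largest at $0$, so it cannot avoid $[-1,1]$ entirely. The question is how much mass it can hide in $1<|x|\le R$. Results of B.F. Logan (1988) and of A. Efimov, M. Gaál and Sz. Révész (2017) give $2R-1\le C(R)\le 2R+1$ for $R=2,3,\dots$; Theorem 1 says that the upper bound is sharp.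

Theorem 3 describes the graph of $C$. It starts at the isolated value $C(1)=1$, jumps to $3$, and from there increases strictly and continuously. It meets the line $2R+1$ at the integers $R\ge2$ and lies strictly below it at all non-integers.

*The polynomial $Q$ for $R=3/2$.* Here $d=2$, $k=5$, $n_1=\lceil5/2\rceil=3$ and $\cos(6\pi/5)=-\cos(\pi/5)$, so
$$Q(\theta)=\frac{\cos\theta+\cos(\pi/5)}{1+\cos(\pi/5)},\qquad q_0=\frac{\cos(\pi/5)}{1+\cos(\pi/5)}=\frac{1+\sqrt5}{5+\sqrt5}=\frac1{\sqrt5},$$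
by $\cos(\pi/5)=(1+\sqrt5)/4$. Theorem 2 gives $C(3/2)=10/\sqrt5-1=2\sqrt5-1\approx3.472$. For every even-denominator case $d=2$ the computation is the same: $n_1=(k+1)/2$ and $\cos(2\pi n_1/k)=-\cos(\pi/k)$.

*The polynomial $Q$ for $R=4/3$.* Here $d=3$, $k=7$, $n_1=3$, $n_2=5$. With $\cos(6\pi/7)\approx-0.90097$ and $\cos(10\pi/7)\approx-0.22252$ we get $q_0\approx(0.5+0.20048)/2.32397\approx0.30142$ and $C(4/3)\approx3.2198$. The second formula can be compared: $a=5$, $D_0=1$, $D_1\approx1.24698$, $D_2\approx0.55496$, and $2.80194/9.29590\approx0.30142$.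

*The product $S_L$.* Since $L>2$ we have $\lfloor mL\rfloor\ge2m$, so the product converges absolutely for every $y$. If $L=k$ is an integer, Euler's product gives $S_k(y)=\prod_m(1-\frac{y^2}{m^2k^2})^2=\big(\frac{\sin(\pi y/k)}{\pi y/k}\big)^2$. For general $L$ and **integer** $r$ every pair of factors in $S_L(r)$ is $\ge0$: it could be negative only if $\lfloor mL\rfloor<|r|<\lceil mL\rceil$, and no integer lies there. Thus
$$S_L(r)\ge0\qquad(r\in\mathbb Z),\tag{2}$$
which is the claim "all terms are $\ge0$".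

## Positive definiteness, Bochner's theorem and the triangle function

Notation: $\Delta(u)=(1-|u|)_+$, $\hat g(\xi)=\int g(x)e^{-ix\xi}\,dx$, $\operatorname{sinc}v=\frac{\sin\pi v}{\pi v}$, and always $L=R+1$. We call $f$ *admissible* if it is continuous, non-negative, positive definite and $\not\equiv0$. We use the following facts.

First, taking $N=2$, the matrix with rows $(f(0),f(x))$ and $(f(-x),f(0))$ is positive semidefinite. It is Hermitian and $f$ is real, so $f$ is even; its determinant is $\ge0$ and $f(0)\ge0$, so $|f(x)|\le f(0)$. If $\int_{-1}^1f=0$ for a continuous non-negative $f$, then $f(0)=0$, hence $f\equiv0$. So for admissible $f$ the denominator below is positive, and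
$$C(R)=\sup_{f\text{ admissible}}\ \frac{\int_{-R}^Rf}{\int_{-1}^1f};\tag{3}$$
in particular $C$ is nondecreasing. (That it is finite will follow from the upper bounds.)

Second, if $f(x)=\sum_mb_me^{i\xi_mx}$ with $b_m\ge0$ and $\sum b_m<\infty$, then $f$ is positive definite, because $\sum_{u,v}z_u\bar z_vf(x_u-x_v)=\sum_mb_m\big|\sum_uz_ue^{i\xi_mx_u}\big|^2\ge0$. The same computation works with an integral $\int e^{ix\xi}g(\xi)\,d\xi$, $g\ge0$ integrable. For instance $1+\cos x$ is admissible.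

Third, Bochner's theorem: every continuous positive definite $f$ is $f(x)=\int e^{ix\xi}\,dm(\xi)$ with a finite measure $m\ge0$.

Fourth, $\Delta=\mathbf 1_{[-1/2,1/2]}*\mathbf 1_{[-1/2,1/2]}$, so $\hat\Delta(\xi)=\big(\frac{\sin(\xi/2)}{\xi/2}\big)^2\in[0,4/\xi^2]$.

## Integer $R$: the Dirichlet kernel above, combs below

Upper bounds for $C(R)$ come from test functions.

**Lemma 1.** Let $\varphi$ be real, even, continuous, compactly supported, with $\hat\varphi\ge0$, $\varphi\le\varphi(0)$, $\varphi\le-\lambda$ on $1\le|x|\le R$ for some $\lambda>0$, and $\varphi\le0$ on $|x|\ge R$. Then $C(R)\le1+\varphi(0)/\lambda$.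

*Proof.* Let $f$ be admissible with Bochner measure $m$. By Fubini ($\varphi\in L^1$, $m$ finite), $\int f\varphi=\int\hat\varphi(-\xi)\,dm(\xi)\ge0$. Since $f\ge0$,
$$0\le\int f\varphi\le\varphi(0)\int_{-1}^1f-\lambda\int_{1\le|x|\le R}f .$$
Hence $\int_{-R}^Rf\le(1+\varphi(0)/\lambda)\int_{-1}^1f$. $\square$

For an integer $R\ge1$ take
$$\varphi(x)=(2R+1)\Delta(x)-\sum_{|j|\le R}\Delta(x-j).\tag{4}$$
It is the piecewise linear function with $\varphi(0)=2R$, $\varphi(\pm j)=-1$ for $1\le j\le R$, and $0$ at the other integers. So $\varphi=-1$ on $1\le|x|\le R$ and $\varphi\le 0$ beyond. Its transform is $\hat\varphi(\xi)=\hat\Delta(\xi)\big(2R+1-\sum_{|j|\le R}\cos j\xi\big)\ge0$. Lemma 1 with $\lambda=1$ gives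
$$C(R)\le2R+1\qquad(R=1,2,3,\dots).\tag{5}$$

For a lower bound the natural candidates are combs of narrow bumps: $\sum_{j\in\mathbb Z}\Delta((x-j\rho)/\eta)$ with period $\rho$ and small $\eta$. This function has non-negative summable Fourier coefficients, so it is admissible. With $\rho$ slightly larger than $1$, the interval $[-1,1]$ sees only the bump at $0$, while $[-R,R]$ sees those at $0,\pm\rho,\dots,\pm(R-1)\rho$. The ratio is $2R-1$. To gain two more bumps we would need $\rho>1$, to keep $\pm\rho$ out of $[-1,1]$, and $R\rho\le R$, to have $\pm R\rho$ inside. These are incompatible. With $\rho=1$ exactly, the bumps at $\pm1$ and $\pm R$ are cut in half, and the ratio is $2R/2=R$.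

So try to displace. Take $R=2$ and spikes of mass $1$, period $L=3$, at $0$, $1+\varepsilon$, $-1-\varepsilon$ modulo $3$. Then $\pm(1+\varepsilon)$ lie outside $[-1,1]$ and $\pm(2-\varepsilon)$ lie inside $[-2,2]$; the ratio would be $5=2R+1$. But the Fourier coefficient at $\xi=2\pi m/3$ is $1+2\cos(\xi(1+\varepsilon))$, and for $m=3M$ it equals $1+2\cos(2\pi M\varepsilon)$. If $\varepsilon=1/(2M)$ this is $-1$. This is where the attempt stops: the displacement is negligible at low frequencies, but not at $\xi\approx1/\varepsilon$. We can repair it by adding mass $A$ to the spikes at $3\mathbb Z$, but $A=1$ is needed, comparable to the spikes themselves, and the ratio falls to $(5+1)/(1+1)=3$, the comb value again.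

## Spikes with a logarithmic profile, and Theorem 1

A displacement by $\varepsilon$ does harm only at frequencies of order $1/\varepsilon$. So spread the displacement over many scales: replace a point mass displaced to the right by the density $1/t$ on $\varepsilon\le t\le\frac1{2d}$. Its mass $\ln\frac1{2d\varepsilon}$ tends to infinity, while the damage at any one frequency comes from the scales $t\approx1/|\xi|$ only and stays bounded. A bounded correction is then enough, and its relative weight tends to $0$.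

**Proposition 2.** Let $R=p/d>1$ in lowest terms, $k=p+d$, $\omega=e^{2\pi i/k}$. Let $(c_j)_{j\in\mathbb Z}$ be $k$-periodic and even, with $c_j\ge0$, $c_0=1$, $c_j=0$ for $1\le|j|\le d-1$, and
$$\kappa_m:=\sum_{j\bmod k}c_j\omega^{-jm}\ge0\qquad(m\in\mathbb Z).$$
Then $C(R)\ge1+2\sum_{j=d}^pc_j=2\kappa_0-1$.

*Proof.* The nonzero $c_j$, $0\le j<k$, have $j=0$ or $d\le j\le p=k-d$, so $\kappa_0=1+\sum_{j=d}^pc_j$ and the last equality holds. Also $\kappa_m\le\kappa_0$ because $c_j\ge0$, and $c_j=\frac1k\sum_m\kappa_m\omega^{jm}\le\frac1k\sum_m\kappa_m=c_0=1$.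

**Step 1: the measure.** We place spikes of weight $c_j$ at $j/d$, leaning away from $0$ at $\pm1$ and towards $0$ at $\pm R$. Let $h=\frac1{2d}$, $0<\varepsilon<h$, $\Lambda=\ln(h/\varepsilon)$,
$$E(t)=\frac1{2|t|}\mathbf 1_{\varepsilon\le|t|\le h},\qquad G(t)=\frac1t\mathbf 1_{\varepsilon\le t\le h};$$
both have mass $\Lambda$. Let $K_j(t)=G(t)$ if $j\equiv d$, $K_j(t)=G(-t)$ if $j\equiv-d$, and $K_j=E$ otherwise (all mod $k$). This is consistent since $d\not\equiv-d$, as $k>2d$. With $A=2\kappa_0+6$ put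
$$\mu=\sum_{j\in\mathbb Z}c_jK_j(x-j/d)\,dx+A\sum_{u\in\mathbb Z}\delta_{uL},\qquad L=k/d=R+1 .$$
This is non-negative and $L$-periodic, and it is even because $c_{-j}=c_j$ and $K_{-j}(t)=K_j(-t)$.

**Step 2: the Fourier coefficients of $\mu$ are non-negative.** Let $\xi=2\pi m/L$, so $e^{-i\xi j/d}=\omega^{-jm}$. We have
$$\hat E(\xi)=\int_\varepsilon^h\frac{\cos\xi t}t\,dt,\qquad \hat G(\xi)=\hat E(\xi)-iJ(\xi),\quad J(\xi)=\int_\varepsilon^h\frac{\sin\xi t}t\,dt,$$
and $G(-t)$ has transform $\hat E+iJ$. Therefore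
$$\int_{\text{period}}e^{-i\xi x}\,d\mu=\kappa_m\hat E(\xi)+c_d\big(-iJe^{-i\xi}+iJe^{i\xi}\big)+A=\kappa_m\hat E(\xi)-2c_dJ(\xi)\sin\xi+A .$$
By the second mean value theorem, for $1\le b<b'$ both $\int_b^{b'}\frac{\cos t}t\,dt$ and $\int_b^{b'}\frac{\sin t}t\,dt$ are $\frac1b$ times an integral of $\cos$ or $\sin$ over an interval, so they are at most $2$ in absolute value. On $(0,1]$ we have $\frac{\cos t}t>0$ and $|\frac{\sin t}t|\le1$. Substituting $t\mapsto t/|\xi|$ for $\xi\ne0$ gives $\hat E(\xi)\ge-2$ and $|J(\xi)|\le3$; for $\xi=0$ these are clear. With $0\le\kappa_m\le\kappa_0$ and $0\le c_d\le1$, the coefficient is at least $-2\kappa_0-6+A=0$.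

**Step 3: smoothing.** To get a function, let $0<\eta<\min(\varepsilon,\frac1{2d})$, $\tau_\eta(t)=\eta^{-1}\Delta(t/\eta)$ and $f=\mu*\tau_\eta$. It is continuous, non-negative and $L$-periodic. Its Fourier coefficients are those of $\mu$, which are $\ge0$ and bounded by the mass of a period (up to the factor $1/L$), times $\hat\tau_\eta(\xi)=\hat\Delta(\eta\xi)\in[0,4/(\eta\xi)^2]$. So they are non-negative and summable, $f$ is the sum of its Fourier series, and $f$ is admissible.

**Step 4: counting mass.** Each smoothed piece lies within $h+\eta<\frac1d$ of its centre $j/d$. We go through the centres.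

* The piece at $0$, of mass $\Lambda+A$, lies in $(-1,1)$, and $c_j=0$ for $1\le|j|<d$.
* The pieces $j=\pm d$ lean outward; since $\eta<\varepsilon$ they lie in $1<|x|<1+\frac1d\le R$.
* For $d<|j|<p$ the pieces lie in $1<|x|<R$.
* The pieces $j=\pm p\equiv\mp d$ lean inward; since $\eta<\varepsilon$ they lie in $1\le R-\frac1d<|x|<R$.
* For $p<|j|<k$ we have $c_j=0$. Pieces with $|j|\ge k$, including the point masses at $uL$, $u\ne0$, lie in $|x|>L-\frac1d\ge R$.

Hence
$$\frac{\int_{-R}^Rf}{\int_{-1}^1f}=\frac{\Lambda+A+2\Lambda\sum_{j=d}^pc_j}{\Lambda+A}=\frac{(2\kappa_0-1)\Lambda+A}{\Lambda+A}.$$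
As $\varepsilon\to0$ we have $\Lambda\to\infty$ with $A$ fixed, and the ratio tends to $2\kappa_0-1$. $\square$

*Proof of Theorem 1.* Let $R\ge2$ be an integer, so $d=1$, $k=R+1$. Take $c_j=1$ for all $j$. Then $\kappa_0=k$, $\kappa_m=0$ for $k\nmid m$, and Proposition 2 gives $C(R)\ge2(R+1)-1=2R+1$. Together with (5), $C(R)=2R+1$. $\blacksquare$

## Forbidden integers: from $R=3/2$ to the polynomial $Q$

For rational $R$, Proposition 2 leaves a finite problem: make $\kappa_0$ as large as possible. For $R=3/2$ we have $d=2$, $k=5$, $c_0=1$, $c_1=c_4=0$, $c_2=c_3=c\ge0$, and $\kappa_m=1+2c\cos(4\pi m/5)$. The smallest cosine is $\cos(4\pi/5)=-\frac{1+\sqrt5}4$, so $\kappa_m\ge0$ means $c\le\frac2{1+\sqrt5}=\frac{\sqrt5-1}2$. The best choice gives $\kappa_0=\sqrt5$ and $C(3/2)\ge2\sqrt5-1$.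

For general $d$ there are many unknowns, and a change of coordinates helps. Since $ad\equiv1\pmod k$, each residue $j$ is $j\equiv dn$ with $n\equiv aj$. The position $j/d$ modulo $L=k/d$ is then the position of the *integer* $n$ modulo $L$. So the spikes sit at the integers, wrapped around a circle of length $L$. The constraint $c_j=0$ for $1\le|j|\le d-1$ forbids the integers $n$ at distance strictly between $0$ and $1$ from a multiple of $L$: these are $\lfloor sL\rfloor$ and $\lceil sL\rceil$, $1\le s\le d-1$, modulo $k$. For $R=4/3$, $L=7/3$, $k=7$ they are $2,3,4,5$.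

The forbidden integers come in adjacent pairs. A polynomial in $\cos\theta$ with simple zeros at the corresponding angles $2\pi n/k$ changes sign twice between neighbouring integers, so at the integers themselves it can be non-negative. The lowest-degree such polynomial, normalized to $1$ at $\theta=0$, is $Q$, and we shall set $c_j=Q(2\pi aj/k)$. The next section proves what this needs: $Q\ge0$ at the points $2\pi n/k$, the right zeros, and $q_l\ge0$, which is the condition $\kappa_m\ge0$.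

## Signs and coefficients of $Q$

Fix $R=p/d>1$ in lowest terms, $k=p+d$, $a$ with $ad\equiv1\pmod k$, $\omega=e^{2\pi i/k}$, $\theta_m=2\pi m/k$, $Q_m=Q(\theta_m)$, and $B=\{n_s:1\le s\le d-1\}$.

**Lemma 3.** (a) $3\le n_s\le k-1$ and $n_{d-s}=k-n_s+1$. (b) $\{ar\bmod k:1\le r\le d-1\}=B$.

*Proof.* (a) Since $k/d>2$, $n_s\ge\lceil k/d\rceil\ge3$. Also $sk/d\le k-k/d<k-2$, so $n_s\le k-1$. As $\gcd(k,d)=1$, $sk/d\notin\mathbb Z$, so $n_{d-s}=\lceil k-sk/d\rceil=k-\lfloor sk/d\rfloor=k-n_s+1$.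

(b) Write $dn_s=sk+r_s$; since $n_s$ is the ceiling of the non-integer $sk/d$, $1\le r_s\le d-1$. We have $r_s\equiv-sk\pmod d$, and $k$ is invertible mod $d$, so $s\mapsto r_s$ is a bijection of $\{1,\dots,d-1\}$. From $dn_s\equiv r_s\pmod k$ we get $n_s\equiv ar_s\pmod k$. $\square$

In particular the $n_s$ are not divisible by $k$, so the denominators in $Q$ are positive.

**Lemma 4.** $Q_m\ge0$ for all $m\in\mathbb Z$; $Q(2\pi ar/k)=0$ for $1\le|r|\le d-1$; $Q(2\pi n/d)<0$ for $d\nmid n$. Moreover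
$$q_0=\frac1d\sum_{n=0}^{d-1}Q\Big(\frac{2\pi n}d\Big)\le\frac1d,$$
with strict inequality if $d\ge2$.

*Proof.* The second claim is Lemma 3(b) and evenness of $Q$.

**Step 1: pair the factors.** By Lemma 3(a), $\cos\theta_{n_{d-s}}=\cos\theta_{n_s-1}$. So, up to a positive constant, $Q$ is the product over $1\le s<d/2$ of the pairs $(x-\cos\theta_{n_s})(x-\cos\theta_{n_s-1})$, $x=\cos\theta$. If $d$ is even, then $k$ is odd, $n_{d/2}=(k+1)/2$, and there is one extra factor $x-\cos\theta_{(k+1)/2}=x+\cos(\pi/k)$. For $s\le(d-1)/2$ we have $sk/d\le k/2-k/(2d)<k/2-1$, so $0\le n_s-1<n_s<k/2$.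

By evenness and periodicity we may take $\theta=2\pi y/k$ with $0\le y\le k/2$. As $\cos$ decreases on $[0,\pi]$, the $s$-th pair is negative exactly when $n_s-1<y<n_s$.

**Step 2: integer $y$.** Then no pair is negative. If $d$ is even, $k$ is odd, so $y\le(k-1)/2$ and $\cos\theta_y\ge-\cos(\pi/k)$; the extra factor is $\ge0$. Thus $Q_m\ge0$.

**Step 3: the points $2\pi n/d$.** Now $y=nk/d$, and we may take $1\le n\le d/2$. If $n<d/2$, the pair with $s=n$ is negative, because $nk/d$ is a non-integer and lies strictly between $\lceil nk/d\rceil-1$ and $\lceil nk/d\rceil$. If $n=d/2$, the extra factor is $-1+\cos(\pi/k)<0$. For $s\ne n$ the interval $[n_s-1,n_s]$ has length $1$ and contains $sk/d$, while $|nk/d-sk/d|\ge k/d>2$; so $y$ is outside and the pair is positive. If $d$ is even and $n<d/2$, then $nk/d\le k/2-k/d<k/2-2<(k-1)/2$, so the extra factor is positive. Exactly one factor group is negative, so $Q(2\pi n/d)<0$.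

**Step 4: the mean value.** Since $\sum_{n=0}^{d-1}e^{2\pi iln/d}=0$ for $0<|l|<d$, averaging $Q$ over the points $2\pi n/d$ gives $q_0$. As $Q(0)=1$ and the other terms are negative, the inequality follows. $\square$

**Lemma 5.** $q_0>q_1>\dots>q_{d-1}>0$, and $q_l-q_{l+1}=q_{d-1}D_{d-1-l}$ for $0\le l\le d-1$ (with $q_d:=0$). Moreover $D_j>0$ for $0\le j\le d-1$.

*Proof.* **Step 1: factor $(z-1)z^{d-1}Q$.** Here differences $q_l-q_{l+1}$ appear as coefficients. Let $\beta=\pi a/k$, $\eta=e^{2i\beta}=\omega^a$, $z=e^{i\theta}$. From $\cos\theta-\cos\gamma=\frac1{2z}(z-e^{i\gamma})(z-e^{-i\gamma})$ and Lemma 3(b),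
$$(z-1)z^{d-1}Q=q_{d-1}P(z),\qquad P(z)=\prod_{r=-(d-1)}^{d-1}(z-\eta^r),\qquad q_{d-1}=\prod_{n\in B}\frac1{2(1-\cos\theta_n)}>0.$$

**Step 2: the coefficients of $P$.** They follow from a functional equation. Let $N=2d-1<k$ and $P(z)=\sum_{j=0}^Np_jz^{N-j}$, $p_0=1$. We have $P(\eta z)=\eta^N\prod_{|r|<d}(z-\eta^{r-1})$, so
$$(z-\eta^{d-1})P(\eta z)=\eta^N(z-\eta^{-d})P(z).$$
The coefficients of $z^{N+1-j}$, $1\le j\le N$, give $\eta^{N-j}p_j-\eta^{N+d-j}p_{j-1}=\eta^Np_j-\eta^{N-d}p_{j-1}$, that is,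
$$p_j(\eta^{-j}-1)=p_{j-1}(\eta^{d-j}-\eta^{-d}).$$
Here $\eta^{-j}-1=-e^{-ij\beta}\,2i\sin j\beta$, which is nonzero because $\eta$ has order $k>N$, and $\eta^{d-j}-\eta^{-d}=e^{-ij\beta}\,2i\sin((2d-j)\beta)$. Since $2d\beta=2\pi ad/k\equiv2\pi/k\pmod{2\pi}$,
$$\frac{p_j}{p_{j-1}}=-\frac{\sin((2d-j)\beta)}{\sin j\beta}=\frac{\sin(j\beta-2\pi/k)}{\sin j\beta}=\frac{\sin(\pi(aj-2)/k)}{\sin(\pi aj/k)} .$$
So $p_j=D_j$.

**Step 3: positivity.** For $1\le r\le d-1$ we have $ar=n+hk$ with $n\in B$, $h\in\mathbb Z$. The signs $(-1)^h$ cancel, and the $r$-th factor of $D_j$ is $\sin(\pi(n-2)/k)/\sin(\pi n/k)>0$, because $3\le n\le k-1$. So $D_j>0$ for $0\le j\le d-1$.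

**Step 4: compare.** The coefficient of $z^{d+l}$ in $(z-1)z^{d-1}Q$ is $q_l-q_{l+1}$, and $d+l=N-j$ means $j=d-1-l$. So $q_l-q_{l+1}=q_{d-1}D_{d-1-l}>0$. $\square$

The formulas in Theorem 2 agree with each other. Indeed Lemma 4 gives the one with $Q(2\pi n/d)$. Summing Lemma 5, $q_l=q_{d-1}\sum_{j=0}^{d-1-l}D_j$. In $1=Q(0)=q_0+2\sum_{l=1}^{d-1}q_l$ the number $D_j$ occurs once from $q_0$ and twice for each $l$ with $1\le l\le d-1-j$. Hence $1=q_{d-1}\sum_{j=0}^{d-1}(2d-1-2j)D_j$, and dividing gives the formula for $q_0$ in terms of the $D_j$.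

## The lower bound for rational $R$

**Proposition 6.** $C(p/d)\ge2kq_0-1$.

*Proof.* Let $c_j=Q(2\pi aj/k)$. This is $k$-periodic and even, and Lemma 4 gives $c_j\ge0$, $c_j=0$ for $1\le|j|\le d-1$; also $c_0=1$. Since $c_j=\sum_{|l|<d}q_l\omega^{alj}$, and $al\equiv m$ is the same as $l\equiv dm\pmod k$,
$$\kappa_m=kq_l\ \text{ if }dm\equiv l\!\!\pmod k\text{ with }|l|<d,\qquad\kappa_m=0\text{ otherwise};\tag{6}$$
such $l$ is unique because $2d-1<k$. By Lemma 5, $\kappa_m\ge0$, and $\kappa_0=kq_0$. Proposition 2 applies. $\square$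

For later use we record
$$1+2\sum_{j=d}^pc_j=2\kappa_0-1=2kq_0-1 .\tag{7}$$

## A non-negative interpolating polynomial, and Theorem 2

For the upper bound we look for a piecewise linear test function with nodes $j/d$ and node values $\varphi_j=\varphi_{-j}$, zero for $|j|\ge k$, equal to $-1$ for $d\le|j|\le p$. With $F(\theta)=\sum_{|j|<k}\varphi_je^{ij\theta}$ and $c_j,\kappa_m$ as in Proposition 6,
$$\varphi_0-2\sum_{j=d}^pc_j=\sum_{|j|<k}c_j\varphi_j=\frac1k\sum_{m\bmod k}\kappa_mF(\theta_m).\tag{8}$$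
If Lemma 1 is to give $1+\varphi_0=1+2\sum_{j=d}^pc_j$ with $F\ge0$, then $F$ must vanish wherever $\kappa_m>0$, that is, at $\theta_m$ with $m\equiv al$, $|l|<d$. These are $\theta=0$ and the zeros of $Q$ among the $\theta_m$ with $m\in\pm B$.

It may be tempting to let $\varphi$ vanish beyond $R$, as in (4), where the last nonzero node is $R$. For $R=3/2$ this cannot work: with $\varphi_4=0$, $\varphi_2=\varphi_3=-1$, $\varphi_0=2\sqrt5-2$, the condition $F(0)=0$ forces $\varphi_1=3-\sqrt5$. But $F$ must also have a zero at $\theta_2=4\pi/5$, and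
$$F'(\theta_2)=-2\varphi_1\sin\tfrac{4\pi}5+4\sin\tfrac{8\pi}5+6\sin\tfrac{12\pi}5=2\sin\tfrac\pi5\Big(2\cos\tfrac\pi5-3+\sqrt5\Big)=(3\sqrt5-5)\sin\tfrac\pi5>0,$$
so $F$ would change sign there. The nodes between $R$ and $L$ are needed, and with them we may prescribe slopes as well as values of $F$.

Which slopes? In the integer case (4), with $k=R+1$, $F=2k-1-\frac{\sin((k-\frac12)\theta)}{\sin(\theta/2)}$ has a double zero at $0$, and at $\theta_m$, $m\not\equiv0$, the value $2k$ and the slope $-k\cot\frac{\theta_m}2$. For general $d$, multiply these data by $Q_m$: values $2kQ_m$, slopes $-kQ_m\cot\frac{\theta_m}2$, and a double zero at $0$. The function with these data is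
$$F(\theta)=\frac{2\sin^2(k\theta/2)}{k}\sum_{m=1}^{k-1}Q_m\Big[\frac1{\sin^2\frac{\theta-\theta_m}2}-\cot\frac{\theta_m}2\cot\frac{\theta-\theta_m}2\Big].\tag{9}$$
(Near $\theta_m$ put $u=\theta-\theta_m$. The $m$-th term is $2kQ_m-kQ_m\cot\frac{\theta_m}2\,u+O(u^2)$, the others are $O(u^2)$.) We now take (9) as a definition and verify everything directly.

**Proposition 7.** $C(p/d)\le2kq_0-1$.

*Proof.* **Step 1: $F\ge0$.** The summand in (9) depends only on $m$ mod $k$, and $Q_{-m}=Q_m$. If $k$ is even and $m=k/2$, then $\cot\frac{\theta_m}2=0$ and the summand is $\ge0$. Group the other $m$ into pairs $\{m,-m\}$ and put $\alpha=\theta_m/2$, $b=\frac{\theta-\theta_m}2$, $b'=\frac{\theta+\theta_m}2$. Then $b'-b=2\alpha$ and $\cot b-\cot b'=\frac{\sin2\alpha}{\sin b\sin b'}$, so the two brackets add up to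
$$\frac1{\sin^2b}+\frac1{\sin^2b'}-\cot\alpha\,(\cot b-\cot b')=\frac{\sin^2b+\sin^2b'-2\cos^2\!\alpha\,\sin b\sin b'}{\sin^2b\,\sin^2b'}\ge0,$$
because $2\cos^2\!\alpha\,|\sin b\sin b'|\le\sin^2b+\sin^2b'$. As $Q_m\ge0$, $F\ge0$ off $\frac{2\pi}k\mathbb Z$. By the next step $F$ is a trigonometric polynomial, so $F\ge0$ everywhere.

**Step 2: $F$ is a cosine polynomial of degree at most $k-1$.** With $u=\theta-\theta_m$ we have $\sin^2\frac{k\theta}2=\sin^2\frac{ku}2$. We use the Fejér identity and its companion,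
$$\frac{\sin^2(ku/2)}{\sin^2(u/2)}=\sum_{|j|<k}(k-|j|)\cos ju,\qquad 2\sin^2\frac{ku}2\cot\frac u2=2\sum_{j=1}^{k-1}\sin ju+\sin ku .$$
The second follows by summing $\cot\frac u2\,(\cos ju-\cos(j+1)u)=2\cos\frac u2\sin(j+\tfrac12)u=\sin ju+\sin(j+1)u$ over $0\le j\le k-1$. So
$$F=\frac1k\sum_{m=1}^{k-1}Q_m\Big\{2\sum_{|j|<k}(k-|j|)\cos j(\theta-\theta_m)-\cot\frac{\theta_m}2\Big[2\sum_{j=1}^{k-1}\sin j(\theta-\theta_m)+\sin k\theta\Big]\Big\}.$$
Under $m\to k-m$ the quantities $Q_m$, $\cos j\theta_m$ are unchanged while $\cot\frac{\theta_m}2$, $\sin j\theta_m$ change sign. Hence $\sum Q_m\cot\frac{\theta_m}2=0$ and the $\sin k\theta$ term disappears. The coefficient of $\sin j\theta$ involves $\sum Q_m\sin j\theta_m=0$ and $\sum Q_m\cot\frac{\theta_m}2\cos j\theta_m=0$, and disappears as well. What remains is $F=\varphi_0+2\sum_{j=1}^{k-1}\varphi_j\cos j\theta$ with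
$$\varphi_0=2\sum_{m=1}^{k-1}Q_m,\qquad\varphi_j=\frac1k\sum_{m=1}^{k-1}Q_m\big[2(k-j)\cos j\theta_m+\cot\tfrac{\theta_m}2\sin j\theta_m\big].$$
Since $\deg Q<k$, $\sum_{m\bmod k}Q_m=kq_0$; as $Q_0=1$, $\varphi_0=2(kq_0-1)$.

**Step 3: compute $\varphi_j$ in terms of the $q_l$.** We have $\cot\frac u2\sin ju=1+2\sum_{l=1}^{j-1}\cos lu+\cos ju$ for $j\ge1$. For $j=1$ it says $2\cos^2\frac u2=1+\cos u$, and the increment from $j$ to $j+1$ is $\cot\frac u2(\sin(j+1)u-\sin ju)=2\cos\frac u2\cos(j+\frac12)u=\cos ju+\cos(j+1)u$ on both sides. So the bracket equals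
$$(2k-2j+1)\cos j\theta_m+1+2\sum_{l=1}^{j-1}\cos l\theta_m ,$$
and this expression at $m=0$ equals $(2k-2j+1)+1+2(j-1)=2k$. Put $\tilde q_l=\frac1k\sum_{m\bmod k}Q_m\cos l\theta_m$. By orthogonality and $q_{-l}=q_l$, $\tilde q_l=\sum_{l'\equiv l\,(k)}q_{l'}$. Since $2d-1<k$,
$$\tilde q_l=q_l\ (0\le l<d),\qquad\tilde q_l=0\ (d\le l\le p),\qquad\tilde q_l=q_{k-l}\ (p<l<k).$$
Adding and subtracting the term $m=0$ we obtain
$$\varphi_j=(2k-2j+1)\tilde q_j+q_0+2\sum_{l=1}^{j-1}\tilde q_l-2\qquad(1\le j\le k-1).$$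

**Step 4: signs.** If $d\le j\le p$, then $\varphi_j=q_0+2\sum_{l=1}^{d-1}q_l-2=Q(0)-2=-1$. If $j=k-r$ with $1\le r\le d-1$, then, using $q_0+2\sum_{l=1}^{d-1}q_l=1$ twice,
$$\varphi_j=(2r+1)q_r-1+2\sum_{l=r+1}^{d-1}q_l=(2r-1)q_r-q_0-2\sum_{l=1}^{r-1}q_l<0,$$
because by Lemma 5 each of the $2r-1$ terms subtracted exceeds $q_r$.

**Step 5: the test function.** Set $\varphi_{-j}=\varphi_j$, $\varphi_j=0$ for $|j|\ge k$, and
$$\varphi(x)=\sum_{|j|<k}\varphi_j\,\Delta(dx-j),\tag{10}$$
the piecewise linear interpolation of the values $\varphi_j$ at $j/d$. Then $\hat\varphi(\xi)=\frac1d\hat\Delta(\xi/d)F(\xi/d)\ge0$. Since $\varphi_j=\frac1{2\pi}\int_0^{2\pi}F\cos j\theta\,d\theta$ and $F\ge0$, $|\varphi_j|\le\varphi_0$, so $\varphi\le\varphi(0)=\varphi_0$. By Step 4,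
$$\varphi=-1\text{ on }1\le|x|\le R,\qquad\varphi<0\text{ on }1\le|x|<L,\qquad\varphi=0\text{ on }|x|\ge L.\tag{11}$$
Lemma 1 with $\lambda=1$ gives $C(R)\le1+\varphi_0=2kq_0-1$. $\square$

*Proof of Theorem 2.* Propositions 6 and 7 give $C(p/d)=2kq_0-1$; the other formulas were shown to be equal to it after Lemma 5. $\blacksquare$

For $R=3/2$, where $q_0=\frac1{\sqrt5}$, $q_1=\frac12(1-\frac1{\sqrt5})$, the node values are $\varphi_0=2\sqrt5-2$, $\varphi_1=9q_1+q_0-2=\frac52-\frac7{2\sqrt5}$, $\varphi_2=\varphi_3=-1$, $\varphi_4=q_1-q_0=\frac12-\frac3{2\sqrt5}<0$. As a check, $F(0)=\varphi_0+2(\varphi_1-2+\varphi_4)=2\sqrt5-2+2(1-\sqrt5)=0$.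

## The series of Theorem 3 for rational $R$

The formula $2kq_0-1$ depends on the arithmetic of $R$ through $k$ and $d$; to pass to irrational $R$ we need an expression that does not. It is found by writing $Q$ as an infinite product.

**Step 1: $S_L=Q\cdot\operatorname{sinc}^2$.** Dividing Euler's products, in the form $\sin\pi x=\lim_{N}\pi\prod_{|h|\le N}(x+h)\big/\prod_{1\le|h|\le N}h$, at $x+b$ and at $x$ gives $\frac{\sin\pi(x+b)}{\sin\pi x}=\lim_N\prod_{|h|\le N}(1+\frac b{x+h})$ for $x\notin\mathbb Z$. Multiply this by the same formula with $-b$, and take $x=n/k$, $b=y/k$. For $n\in B$,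
$$\frac{\cos\frac{2\pi y}k-\cos\frac{2\pi n}k}{1-\cos\frac{2\pi n}k}=\frac{\sin\frac{\pi(n-y)}k\sin\frac{\pi(n+y)}k}{\sin^2\frac{\pi n}k}=\prod_{h\in\mathbb Z}\Big(1-\frac{y^2}{(n+hk)^2}\Big).$$
Let $n=n_s$. If $h\ge0$, then $n+hk=\lceil(s+hd)L\rceil$. If $h<0$, then $-(n+hk)=|h|k-\lceil sL\rceil=\lfloor(|h|d-s)L\rfloor$. As $s$ and $h$ vary these are, once each, all $\lceil mL\rceil$ and all $\lfloor mL\rfloor$ with $m\ge1$, $d\nmid m$. The remaining $m=hd$ have $mL=hk$, and $\operatorname{sinc}^2(y/k)=\prod_{h\ge1}(1-\frac{y^2}{(hk)^2})^2$ supplies their factors. All products converge absolutely, so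
$$S_L(y)=Q(2\pi y/k)\operatorname{sinc}^2(y/k)=\int_{\mathbb R}\sigma(x)e^{-2\pi ixy}\,dx,\qquad\sigma(x)=k\sum_{|l|<d}q_l\,\Delta(kx-l).\tag{12}$$
The second equality holds because $\Delta(kx-l)$ contributes $\frac1ke^{-2\pi ily/k}\hat\Delta(2\pi y/k)$, $\hat\Delta(2\pi y/k)=\operatorname{sinc}^2(y/k)$, and $Q$ is even.

**Step 2: sum the values $S_L(r)$.** The function $\sigma$ interpolates the values $kq_l$ at $l/k$ linearly. By Lemma 5 it is even, continuous, non-negative, nonincreasing on $[0,\infty)$ and supported in $|x|\le d/k=1/L<\frac12$; by Lemma 4, $\sigma(0)=kq_0\le k/d=L$. Extend $\sigma$ from $[-\frac12,\frac12]$ to a $1$-periodic function. By (12) its Fourier coefficients are $S_L(r)=O(r^{-2})$, so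
$$\sigma(x)=\sum_{r\in\mathbb Z}S_L(r)e^{2\pi irx},\qquad\sum_{r\in\mathbb Z}S_L(r)=\sigma(0)=kq_0 .\tag{13}$$
With Theorem 2, $C(R)=2\sum_nS_L(n)-1$ for rational $R>1$. Since $S_L(0)=1$ and $S_L$ is even, this is also the second form in Theorem 3.

**Step 3: the weights $c_j$ as a measure.** We prepare for the limit. Let $\nu=\sum_{j\bmod k}c_j\delta_{j/k}$ on $\mathbb T=\mathbb R/\mathbb Z$, with $c_j$ from Proposition 6. Then $\hat\nu(m)=\int e^{-2\pi imx}\,d\nu=\kappa_m$. By (6), this is $\sigma(m/L)$ for the periodic $\sigma$: $m/L=dm/k$, and $\sigma$ is $kq_l$ at points congruent to $l/k$ with $|l|<d$, and $0$ at points at distance $\ge d/k$ from $\mathbb Z$. By (13), evenness of $S_L$, and uniqueness of Fourier coefficients,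
$$\nu=\sum_{r\in\mathbb Z}S_L(r)\,\delta_{r/L\bmod1},\qquad\nu=0\text{ on }0<|x|<1/L,\qquad\nu(\mathbb T)=kq_0 .\tag{14}$$
The middle statement is $c_j=0$ for $1\le|j|\le d-1$: the spikes leave a gap around $0$.

## Irrational $R$: the gap around $0$ prevents loss of mass

Let $R>1$ be irrational, $R_N\to R$ rational with $R_N>1$, $L_N=R_N+1$, and let $\sigma_N,\nu_N$ be the objects above for $R_N$. Put
$$t_N=\sigma_N(0)=\nu_N(\mathbb T)=\sum_rS_{L_N}(r)=\frac{C(R_N)+1}2\le L_N,\qquad\Theta=\sum_{r\in\mathbb Z}S_L(r).$$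

**Claim.** $t_N\to\Theta$.

**Step 1: what termwise convergence gives.** For each real $y$, $S_{L_N}(y)\to S_L(y)$. Indeed $mL\notin\mathbb Z$, so for each fixed $m$ the floors and ceilings of $mL_N$ and $mL$ eventually coincide. For $M\ge|y|$, since $\lfloor mL_N\rfloor\ge2m$, the factors with $m>M$ lie in $[1-\frac{y^2}{4m^2},1]$, so their product lies between $1-\sum_{m>M}\frac{y^2}{2m^2}$ and $1$, uniformly in $N$. As all terms at integers are $\ge0$, Fatou's lemma gives $\Theta\le\liminf t_N\le L<\infty$. The naive limit argument stops here: we have no dominating series (the decay $O(r^{-2})$ in (13) involves $k$, which tends to infinity), so part of the sum could escape to large $r$. We must show that it does not.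

**Step 2: limit objects.** Given any subsequence, pass to a further one along which $t_N\to t$, $\nu_N\to\nu$ weakly on $\mathbb T$ (the masses are bounded), and, by Helly's theorem, $\sigma_N\to\sigma_*$ pointwise on $[0,\frac12]$, where the $\sigma_N$ are nonincreasing and bounded. Extend $\sigma_*$ evenly. By dominated convergence $\sigma_*$ has Fourier coefficients $\lim S_{L_N}(r)=S_L(r)$. So $\sigma_*=w$ almost everywhere, where
$$w(x)=\sum_{r\in\mathbb Z}S_L(r)e^{2\pi irx}$$
is continuous because $\Theta<\infty$. Since $\sigma_*$ is nonincreasing on $[0,\frac12]$ and agrees with the continuous $w$ on a dense set, $\sigma_*=w$ on $(0,\frac12)$. At $x=0$ we cannot conclude this yet: $\sigma_*(0)=t$ and $w(0)=\Theta$.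

**Step 3: $\sigma_N\to w$ locally uniformly on $(0,\frac12)$.** This will allow moving evaluation points. Given $[x',x'']\subset(0,\frac12)$ and $\epsilon>0$, choose $x'=x_0<\dots<x_M=x''$ with $w(x_{u-1})-w(x_u)<\epsilon$. For large $N$, $|\sigma_N-w|<\epsilon$ at all $x_u$. For $x\in[x_{u-1},x_u]$, monotonicity gives $\sigma_N(x)\le\sigma_N(x_{u-1})<w(x_{u-1})+\epsilon<w(x_u)+2\epsilon\le w(x)+2\epsilon$, and the lower estimate is the same. So $|\sigma_N-w|<2\epsilon$ on $[x',x'']$.

**Step 4: the escaped mass is uniformly distributed.** Let $\nu'=\sum_rS_L(r)\,\delta_{r/L\bmod1}$. By (14) and (2), $\nu_N\ge\sum_{|r|\le T}S_{L_N}(r)\,\delta_{r/L_N}$ for every $T$. Testing against continuous functions $\ge0$ and letting $N\to\infty$, then $T\to\infty$, we get $\nu\ge\nu'$. Let $m\ne0$. Since $L$ is irrational, the distance from $m/L$ to $\mathbb Z$ lies in $(0,\frac12)$, and the distance from $m/L_N$ to $\mathbb Z$ converges to it. As $\sigma_N$ and $w$ are even and periodic,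 Step 3 gives
$$\hat\nu(m)=\lim_N\hat\nu_N(m)=\lim_N\sigma_N(m/L_N)=w(m/L)=\sum_rS_L(r)e^{2\pi irm/L}=\hat\nu'(m),$$
the last equality by evenness of $S_L$. For $m=0$, $\hat\nu(0)=t$ and $\hat\nu'(0)=\Theta$. So $\nu-\nu'$ has the Fourier coefficients of $(t-\Theta)\,dx$, hence $\nu-\nu'=(t-\Theta)\,dx$, and $t\ge\Theta$.

**Step 5: the gap leaves no room for it.** Let $g\ge0$ be continuous, not identically $0$, with compact support in $(0,1/L)$. Since $\nu_N$ vanishes on $(0,1/L_N)$, $\int g\,d\nu_N=0$ for large $N$, so $\int g\,d\nu=0$. Then $0\le(t-\Theta)\int g\,dx=\int g\,d(\nu-\nu')\le\int g\,d\nu=0$, so $t=\Theta$. Every subsequence of $(t_N)$ has a further subsequence tending to $\Theta$, which proves the claim.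

**Step 6: from $t_N$ to $C(R)$.** We must know that $C(R_N)\to C(R)$ for some sequence. $C$ is nondecreasing and finite at rationals, hence finite everywhere. By (3) it is a supremum of continuous functions of $R$, so it is lower semicontinuous. A nondecreasing lower semicontinuous function is left-continuous, since $C(R)\le\liminf_{R'\uparrow R}C(R')\le C(R)$. Taking $R_N\uparrow R$, the claim gives $C(R)=\lim C(R_N)=2\Theta-1$. This proves the formula of Theorem 3 for all $R>1$.

## Continuity on $(1,\infty)$ and the jump at $1$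

*Continuity.* Left-continuity was just shown. At irrational $R$ take rational $R_N\downarrow R$: by the claim $C(R_N)\to2\Theta-1=C(R)$, and monotonicity gives right-continuity. At rational $R>1$ take $\varphi$ from (10), and for $R'>R$ close to $R$ put $\lambda=-\max_{[R,R']}\varphi$. As $\varphi(R)=-1$ and $\varphi$ is continuous, $0<\lambda\le1$ and $\lambda\to1$ as $R'\downarrow R$. On $1\le|x|\le R'$ we have $\varphi\le-\lambda$, and $\varphi\le0$ beyond. Lemma 1 for $R'$ gives $C(R')\le1+\varphi(0)/\lambda\to1+\varphi(0)=C(R)$.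

*$C(1+)\le3$.* Use the same argument with $R=1$ and the function (4) for $R=1$, that is $\varphi(x)=2\Delta(x)-\Delta(x-1)-\Delta(x+1)$. Here $\hat\varphi(\xi)=\hat\Delta(\xi)(2-2\cos\xi)\ge0$, $\varphi(0)=2=\max\varphi$, and $\varphi(x)=-(2-x)$ on $[1,2]$. For $1<R'<2$ we may take $\lambda=2-R'$, and $C(R')\le1+\frac2{2-R'}\to3$.

*$C(1+)\ge3$.* Let $R>1$, $1<\rho<R$ and $0<\eta<\min(\frac12,\rho-1,R-\rho)$. The comb $f=\sum_{j\in\mathbb Z}\Delta((x-j\rho)/\eta)$ is continuous, non-negative, $\rho$-periodic, with Fourier coefficients $\frac\eta\rho\hat\Delta(2\pi m\eta/\rho)\ge0$, which are summable; so it is admissible. Among its bumps, $[-1,1]$ meets only the one at $0$, and $[-R,R]$ contains also those at $\pm\rho$. So $C(R)\ge3$, and $C(1+)=3$.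

## Strict monotonicity by playing $R$ against $R'$

Let $1<R<R'$ be rational and suppose $C(R)=C(R')$. We test the spikes of $R$ against the dual function of $R'$. Let $\varphi'$ be the function (10) for $R'$, so $\varphi'(0)=C(R')-1$, and let $c_j,\kappa_m,k,d,p,L$ belong to $R$.

**Step 1: $\sum_jc_j\varphi'(j/d)\ge0$.** Since $\hat\varphi'\ge0$ and $\hat\varphi'(\xi)=O(\xi^{-2})$, Fourier inversion shows that $\varphi'$ is positive definite. Hence for the finitely supported sequence $b_j=\varphi'(j/d)$,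
$$\sum_jb_je^{ij\theta}=\lim_{M\to\infty}\sum_j\Big(1-\frac{|j|}M\Big)_+b_je^{ij\theta}=\lim_{M\to\infty}\frac1M\sum_{1\le u,v\le M}b_{u-v}e^{i(u-v)\theta}\ge0 .$$
As $c_j=\frac1k\sum_m\kappa_m\omega^{jm}$ with $\kappa_m\ge0$, we get $\sum_jc_jb_j=\frac1k\sum_m\kappa_m\sum_jb_j\omega^{jm}\ge0$.

**Step 2: contradiction.** We have $c_0=1$, $c_j=0$ for $1\le|j|<d$, and $\varphi'=-1$ on $[1,R']\supset[1,R]$. By (7) and Theorem 2, $2\sum_{j=d}^pc_j=C(R)-1$. Hence
$$0\le\sum_jc_j\varphi'(j/d)=\varphi'(0)-2\sum_{j=d}^pc_j+2\sum_{j>p}c_j\varphi'(j/d)=\big(C(R')-C(R)\big)+2\sum_{j>p}c_j\varphi'(j/d).$$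
The first difference is $0$ by assumption. In the last sum all terms are $\le0$, and the term $j=k$ is $c_k\varphi'(k/d)=\varphi'(L)$. So $0\le2\varphi'(L)$. But (11) for $R'$ says $\varphi'<0$ on $[1,R'+1)$, and $L=R+1<R'+1$, a contradiction.

So $C$ is strictly increasing on the rationals in $(1,\infty)$, and, being nondecreasing, on all of $(1,\infty)$: between two reals there are two rationals. Consequently, for non-integer $R>1$, $C(R)>C(\lfloor R\rfloor)=2\lfloor R\rfloor+1$ if $R>2$, and $C(R)>C(\frac{1+R}2)\ge C(1+)=3=2\lfloor R\rfloor+1$ if $1<R<2$.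

## The strict inequality $C(R)<2R+1$ off the integers

For rational non-integer $R$ we have $d\ge2$, so $q_0<\frac1d$ by Lemma 4 and $C(R)=2kq_0-1<2L-1=2R+1$. There the strictness came from $Q(2\pi n/d)<0$. For irrational $R$ the same role is played by $S_L(nL)<0$, which by (12) is the natural analogue: $2\pi y/k=2\pi n/d$ at $y=nL$.

Let $R$ be irrational and keep $w,\Theta,\sigma_N,L_N$ from the limit argument, along the subsequence chosen in its Step 2.

**Step 1: $w$ lives on $[-1/L,1/L]$.** Since $\sigma_N=0$ for $1/L_N\le|x|\le\frac12$ and $\sigma_N\to w$ on $(0,\frac12)$, $w=0$ on $1/L<|x|<\frac12$, and by continuity $w(\pm1/L)=0$. Passing to the limit in (12) by dominated convergence on $[-\frac12,\frac12]$,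
$$S_L(y)=\int_{-1/L}^{1/L}w(x)e^{-2\pi ixy}\,dx\qquad(y\in\mathbb R).$$

**Step 2: summation along $L\mathbb Z$.** Put $w_0=w\mathbf 1_{[-1/L,1/L]}$, a continuous function on $\mathbb R$. The function $u\mapsto\frac1L\sum_{h\in\mathbb Z}w_0((u+h)/L)$ is continuous and $1$-periodic. Its $n$-th Fourier coefficient is $\frac1L\int_{\mathbb R}w_0(u/L)e^{-2\pi inu}\,du=\int w_0(x)e^{-2\pi inLx}\,dx=S_L(nL)$. At $u=0$ only $h=0$ contributes, because $w_0$ vanishes at $h/L$ for $|h|\ge1$; the value is $w(0)/L=\Theta/L$. By Fejér's theorem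
$$\lim_{M\to\infty}\sum_{|n|<M}\Big(1-\frac{|n|}M\Big)S_L(nL)=\frac\Theta L .$$

**Step 3: $S_L(nL)<0$ for $n\ne0$.** Since $\lfloor|n|L\rfloor<|n|L<\lceil|n|L\rceil$, the pair of factors with $m=|n|$ has negative product. For $m\ne|n|$ the interval $[\lfloor mL\rfloor,\lceil mL\rceil]$ has length $1$ and contains $mL$, while $\big||n|L-mL\big|\ge L>2$; so $|n|L$ is outside it and the pair has positive product. The product converges absolutely and has no zero factor, so it is nonzero, and it is negative.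

**Step 4: conclude.** Since $S_L(0)=1$, $S_L$ is even, and all other terms are negative, keeping only $n=0,\pm1$ gives $\Theta/L\le1+2S_L(L)<1$. Therefore $C(R)=2\Theta-1<2L-1=2R+1$. This completes the proof of Theorem 3. $\blacksquare$
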